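\title{The maximal number of ergodic equilibrium states\\ of the singular value function}

\begin{abstract}
Let $0<s<d$ be a non-integer. We prove that for every finite tuple of invertible real $d\times d$ matrices the subadditive potential defined by the singular value function $\varphi^s$ has at most $(d-\lfloor s\rfloor)\binom{d}{\lfloor s\rfloor}$ ergodic equilibrium states, and that this number is attained. More generally, for $\varphi^\alpha=\prod_i\sigma_i^{\alpha_i}$ with $\alpha_1\ge\dots\ge\alpha_d$ the maximum is the number of distinct rearrangements of $\alpha$. Every smaller positive number also occurs when $\sum_i\alpha_i\neq0$, and for non-constant $\alpha$ the maximum is attained only by simultaneously triangularizable tuples, which we characterize. The proof reduces to completely reducible tuples and uses the Cartan decomposition of the Zariski closure of the generated semigroup to write $\varphi^\alpha$ as a maximum of quasi-multiplicative functions, one for each rearrangement of $\alpha$.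
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{Pressure and equilibrium states}

Let $d\ge2$ and $N\ge1$ be integers and let $\mathsf A=(A_1,\dots,A_N)\in\mathrm{GL}_d(\mathbb R)^N$. Let $\Sigma=\{1,\dots,N\}^{\mathbb N}$ with the left shift $T$, let $\Sigma_n=\{1,\dots,N\}^n$ be the set of words of length $n$, and let $\Sigma_*=\bigcup_{n\ge0}\Sigma_n$, which includes the empty word $\emptyset$. The length of a word $u$ is $|u|$. For $\omega=\omega_1\omega_2\cdots\in\Sigma$ put $\omega|_n=\omega_1\cdots\omega_n$, and for $u\in\Sigma_n$ let $[u]=\{\omega\in\Sigma:\omega|_n=u\}$; such a set is an \emph{$n$-cylinder}. For $u=u_1\cdots u_n$ put $A_u=A_{u_1}\cdots A_{u_n}$, and $A_\emptyset=I$.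

Let $\sigma_1(g)\ge\dots\ge\sigma_d(g)>0$ be the singular values of $g\in\mathrm{GL}_d(\mathbb R)$, that is, the semi-axes of the ellipsoid onto which $g$ maps the unit ball. For $0\le s<d$ and $k=\lfloor s\rfloor$, the \emph{singular value function} is
\[
\varphi^s(g)=\sigma_1(g)\cdots\sigma_k(g)\,\sigma_{k+1}(g)^{s-k}=\|g^{\wedge k}\|^{k+1-s}\,\|g^{\wedge(k+1)}\|^{s-k},
\]
where $g^{\wedge i}$ is the map induced on the $i$-th exterior power (see Section~\ref{sec:prelim}). It measures the $s$-dimensional cost of covering the ellipsoid: a box with sides $2\sigma_1,\dots,2\sigma_d$ is covered by at most $3^d\sigma_1\cdots\sigma_k/\sigma_{k+1}^k$ cubes of side $\sigma_{k+1}$, and the sum of the $s$-th powers of the sides of these cubes is at most $3^d\varphi^s(g)$. The second expression shows that $\varphi^s(gh)\le\varphi^s(g)\varphi^s(h)$.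

Call $\Psi\colon\Sigma_*\to(0,\infty)$ \emph{submultiplicative} if $\Psi(uv)\le\Psi(u)\Psi(v)$ for all words $u,v$. Its \emph{pressure} is
\[
P(\Psi)=\lim_{n\to\infty}\frac1n\log Z_n(\Psi),\qquad Z_n(\Psi)=\sum_{|u|=n}\Psi(u).
\]
By an \emph{invariant measure} we mean a $T$-invariant Borel probability measure on $\Sigma$. For such a measure $\mu$, the Kolmogorov--Sinai entropy and the \emph{Lyapunov exponent} of $\Psi$ are
\[
h(\mu)=\lim_{n\to\infty}-\frac1n\sum_{|u|=n}\mu[u]\log\mu[u],\qquad
\lambda(\Psi,\mu)=\lim_{n\to\infty}\frac1n\sum_{|u|=n}\mu[u]\log\Psi(u).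
\]
One always has $h(\mu)+\lambda(\Psi,\mu)\le P(\Psi)$ (see \eqref{eq:sandwich} below), and $\mu$ is an \emph{equilibrium state} of $\Psi$ if equality holds. Heuristically, an ergodic $\mu$ has about $e^{nh(\mu)}$ typical words of length $n$, each with $\Psi(u)\approx e^{n\lambda(\Psi,\mu)}$, so an ergodic equilibrium state describes a population of words that alone accounts for the exponential growth of $Z_n$. Both $h$ and $\lambda(\Psi,\cdot)$ are affine in $\mu$, so convex combinations of equilibrium states are equilibrium states, and it is the ergodic ones that one counts. The equilibrium states of $\varphi^s$ for $\mathsf A$ are those of the function $u\mapsto\varphi^s(A_u)$. Ergodic equilibrium states always exist. How many can there be?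

\subsection{The number to expect}

If $\Psi$ is multiplicative, $\Psi(uv)=\Psi(u)\Psi(v)$, there is exactly one equilibrium state, the Bernoulli measure with weights proportional to $\Psi(1),\dots,\Psi(N)$ (Lemma~\ref{lem:mult}). Uniqueness fails as soon as two multiplicative functions compete.

\begin{example}\label{ex:two}
Let $d=N=2$, $0<s<1$, $A_1=\operatorname{diag}(2,1)$ and $A_2=\operatorname{diag}(1,2)$. If $u$ contains $a$ letters $1$ and $b$ letters $2$, then $\varphi^s(A_u)=\max\{2^{sa},2^{sb}\}$. The functions $2^{sa}$ and $2^{sb}$ are multiplicative, both have pressure $\log(1+2^s)$, and their equilibrium states are the Bernoulli measures with weights proportional to $(2^s,1)$ and to $(1,2^s)$. By Proposition~\ref{prop:diag} these two measures are exactly the ergodic equilibrium states of $\varphi^s$.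
\end{example}

For diagonal matrices in dimension $d$ and non-integer $s$ the picture is the same. To compute $\varphi^s$ one chooses $k=\lfloor s\rfloor$ coordinates that receive exponent $1$ and one further coordinate that receives exponent $s-k$, and maximizes over the $(d-k)\binom dk$ choices. Each choice gives a multiplicative function and hence one candidate Bernoulli measure. Matrices that are not diagonal mix the coordinates, and one would guess that mixing can merge candidates but cannot create new ones.

Bochi and Morris proved that for $0<s<d$ and every $\mathsf A$ there are at most $\binom d{\lfloor s\rfloor}\binom d{\lceil s\rceil}$ ergodic equilibrium states. By results of Feng and K\"aenm\"aki and of K\"aenm\"aki and Morris, the maximum possible number is $2$ for $d=2$ and $s\in(0,1)\cup(1,2)$, and for $d=3$ it is $6$ if $1<s<2$ and $3$ if $s\in(0,1)\cup(2,3)$. These values agree with $(d-k)\binom dk$. Note that $\binom dk\binom d{k+1}$ counts all pairs $(J,J')$ of subsets of $\{1,\dots,d\}$ with $|J|=k$ and $|J'|=k+1$, while $(d-k)\binom dk$ counts the pairs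 with $J\subset J'$. The problem posed in \cite{source} is to prove or disprove that, for every non-integer $0<s<d$, the maximum over all $N$ and $\mathsf A$ is $(d-\lfloor s\rfloor)\binom d{\lfloor s\rfloor}$. We prove it.

\begin{theorem}\label{thm:s}
Let $0<s<d$ with $s\notin\mathbb Z$. The maximum possible number of distinct ergodic equilibrium states of $\varphi^s$, over all $N\ge1$ and all $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$, is $(d-\lfloor s\rfloor)\binom d{\lfloor s\rfloor}$.
\end{theorem}

\subsection{General exponents}

The proof uses only that the exponents of the singular values are non-increasing. Let $\alpha=(\alpha_1,\dots,\alpha_d)\in\mathbb R^d$ with $\alpha_1\ge\dots\ge\alpha_d$, and put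
\begin{equation}\label{eq:phialpha}
\varphi^\alpha(g)=\prod_{i=1}^d\sigma_i(g)^{\alpha_i}=|\det g|^{\alpha_d}\prod_{i=1}^{d-1}\|g^{\wedge i}\|^{\alpha_i-\alpha_{i+1}}.
\end{equation}
The exponents $\alpha_i-\alpha_{i+1}$ are nonnegative, so $\varphi^\alpha$ is submultiplicative on $\mathrm{GL}_d(\mathbb R)$. The equilibrium states of $\varphi^\alpha$ for $\mathsf A$ are those of $u\mapsto\varphi^\alpha(A_u)$. Let $S_d\alpha\subset\mathbb R^d$ be the set of distinct rearrangements of $\alpha$.

\begin{theorem}\label{thm:main}
For all $N$ and all $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$, the function $\varphi^\alpha$ has at most $|S_d\alpha|$ ergodic equilibrium states. For every $N\ge d$ some $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$ has exactly $|S_d\alpha|$ of them.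
\end{theorem}

For $k=\lfloor s\rfloor<d$, the vector $\alpha(s)$ with $k$ entries $1$, one entry $s-k$ and $d-k-1$ entries $0$ gives $\varphi^{\alpha(s)}=\varphi^s$. If $s\notin\mathbb Z$, the values $1$, $s-k$, $0$ are distinct, so $|S_d\alpha(s)|=\frac{d!}{k!\,(d-k-1)!}=(d-k)\binom dk$, and Theorem~\ref{thm:s} follows from Theorem~\ref{thm:main}. (If $s=k$ is an integer, then $|S_d\alpha(s)|=\binom dk$.) Some lower bound on $N$ is needed in the second assertion when $\alpha$ is non-constant, since for $N=1$ the space $\Sigma$ is a point.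

\begin{theorem}\label{thm:inter}
If $\sum_i\alpha_i\neq0$ (in particular for $\varphi^s$ with $s>0$), every integer in $\{1,\dots,|S_d\alpha|\}$ is the number of ergodic equilibrium states of $\varphi^\alpha$ for some $N$ and some $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$.
\end{theorem}

\begin{theorem}\label{thm:equal}
Let $\alpha$ be non-constant. Then $\mathsf A$ has exactly $|S_d\alpha|$ ergodic equilibrium states of $\varphi^\alpha$ if and only if both of the following hold:
\begin{itemize}
\item[(a)] in some basis of $\mathbb R^d$ all $A_j$ are upper triangular;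
\item[(b)] with $a_{j1},\dots,a_{jd}$ the diagonal entries of $A_j$ in that basis, the numbers $\sum_{j}\prod_i|a_{ji}|^{\beta_i}$, $\beta\in S_d\alpha$, are all equal, and the vectors $\big(\prod_i|a_{ji}|^{\beta_i}\big)_{j=1}^N$, $\beta\in S_d\alpha$, are pairwise distinct.
\end{itemize}
In that case all ergodic equilibrium states are Bernoulli.
\end{theorem}

For constant $\alpha$ the function $\varphi^\alpha=|\det|^{\alpha_1}$ is multiplicative, so every tuple has exactly $1=|S_d\alpha|$ equilibrium state and (a) is not necessary.

\subsection{The method}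

Two general principles drive the upper bound. If $\Psi$ is \emph{quasi-multiplicative}, meaning that any two words $u,v$ can be joined by a short word $w$ with $\Psi(uwv)$ comparable to $\Psi(u)\Psi(v)$, then $\Psi$ has a unique equilibrium state (Section~\ref{sec:unique}). If a function is a maximum of $M$ such functions, then it has at most $M$ ergodic equilibrium states (Lemma~\ref{lem:max}). So the task is to write $\varphi^\alpha$ as a maximum of only $|S_d\alpha|$ quasi-multiplicative functions. For $\varphi^s$, splitting the $k$-th and $(k+1)$-th exterior powers into irreducible pieces and pairing every piece of one with every piece of the other could produce as many as $\binom dk\binom d{k+1}$ functions; one has to show that ``nested'' pairs suffice, although a general tuple has no coordinate axes in terms of which nesting makes sense.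

The axes come from the Zariski closure $G$ of the semigroup generated by $\mathsf A$. After a reduction to block diagonal matrices (Section~\ref{sec:reduction}), $G$ is a group closed under transposition, and every $g\in G$ has a singular value decomposition \emph{inside $G$} whose middle factor is diagonal in one fixed orthonormal basis (Section~\ref{sec:group}). This basis attaches to each $\beta\in S_d\alpha$ a function $\Psi_\beta$ on $G$, and $\varphi^\alpha=\max_\beta\Psi_\beta$ (Section~\ref{sec:decomp}). Section~\ref{sec:diag} treats diagonal matrices and proves the lower bound and Theorem~\ref{thm:inter}. Section~\ref{sec:model} carries out the construction by hand for a tuple of $3\times3$ matrices. Theorem~\ref{thm:equal} is proved in Section~\ref{sec:equal}.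

\section{Potentials on words}\label{sec:prelim}

\subsection{Potentials}

A \emph{potential} is a submultiplicative function $\Psi\colon\Sigma_*\to(0,\infty)$ with $\Psi(\emptyset)=1$ for which there is $\delta\in(0,1]$ with
\begin{equation}\label{eq:delta}
\Psi(uj)\ge\delta\,\Psi(u)\qquad\text{for all words $u$ and all letters $j$.}
\end{equation}
Then $\delta^{|u|}\le\Psi(u)\le(\max_j\Psi(j))^{|u|}$, so $P(\Psi)$ and $\lambda(\Psi,\mu)$ are finite. All our potentials arise in one way. If $\psi>0$ is a submultiplicative function with $\psi(I)=1$ on a group of matrices containing $A_1,\dots,A_N$, then $u\mapsto\psi(A_u)$ is a potential, because $\psi(A_u)\le\psi(A_uA_j)\psi(A_j^{-1})$. We denote this potential by $\psi$ again, or by $\psi_{\mathsf A}$ when the tuple has to be named.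

We use the following standard facts.
\begin{itemize}
\item \emph{Fekete's lemma.} If $a_{n+l}\le a_n+a_l$ for all $n,l\ge1$, then $\lim a_n/n=\inf a_n/n$.
\item \emph{Gibbs' inequality.} If $(p_i)$ is a finite probability vector and $x_i>0$, then $\sum_ip_i(\log x_i-\log p_i)\le\log\sum_ix_i$, with equality if and only if $p_i=x_i/\sum_lx_l$ for all $i$. (This is Jensen's inequality for the logarithm; $0\log0=0$.)
\item \emph{Kingman's theorem.} If $\mu$ is ergodic and $\Psi$ is a potential, then $\frac1n\log\Psi(\omega|_n)\to\lambda(\Psi,\mu)$ for $\mu$-almost every $\omega$.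
\item \emph{Approximation.} If $\rho$ is a finite Borel measure on $\Sigma$, $E$ is a Borel set and $\varepsilon>0$, then for some $n$ there is a union $F$ of $n$-cylinders with $\rho(E\triangle F)<\varepsilon$.
\end{itemize}

The sequence $\log Z_n(\Psi)$ is subadditive. For an invariant measure $\mu$, the sequence $-\sum_{|u|=n}\mu[u]\log\mu[u]$ is subadditive, and so is $\sum_{|u|=n}\mu[u]\log\Psi(u)$, because $\sum_{|v|=l}\mu[uv]=\mu[u]$ and $\sum_{|u|=n}\mu[uv]=\mu(T^{-n}[v])=\mu[v]$. So the limits in Section~\ref{sec:intro} exist and are infima. Put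
\[
F_n(\Psi,\mu)=\sum_{|u|=n}\mu[u]\big(\log\Psi(u)-\log\mu[u]\big).
\]
This is subadditive and $F_n/n\to h(\mu)+\lambda(\Psi,\mu)$. Fekete's lemma and Gibbs' inequality give
\begin{equation}\label{eq:sandwich}
n\big(h(\mu)+\lambda(\Psi,\mu)\big)\le F_n(\Psi,\mu)\le\log Z_n(\Psi)\qquad(n\ge1).
\end{equation}
Dividing by $n$ and letting $n\to\infty$ yields $h(\mu)+\lambda(\Psi,\mu)\le P(\Psi)$.

\begin{lemma}\label{lem:mult}
Let $\theta$ be a multiplicative potential. Then $P(\theta)=\log\sum_j\theta(j)$, and $\theta$ has exactly one equilibrium state, the Bernoulli measure with weights $e^{-P(\theta)}\theta(j)$, which is ergodic.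
\end{lemma}

\begin{proof}
Here $Z_n=Z_1^n$, so $\log Z_n=nP(\theta)$. If $\mu$ is an equilibrium state, then both inequalities in \eqref{eq:sandwich} are equalities, and the equality case of Gibbs' inequality gives $\mu[u]=\theta(u)/Z_1^{\,n}$ for all $u\in\Sigma_n$ and all $n$; this is the stated Bernoulli measure. Conversely, this measure has $F_n=nP(\theta)$ for all $n$.
\end{proof}

The next lemma turns a decomposition of a potential into a count. Ergodicity is what allows one to exchange the maximum and the limit.

\begin{lemma}\label{lem:max}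
Let $(\Psi_\beta)_{\beta\in\mathcal B}$ be a finite family of potentials, each with exactly one equilibrium state $\mu_\beta$, which is ergodic. Let $\Phi=\max_\beta\Psi_\beta$.
\begin{itemize}
\item[(a)] $\Phi$ is a potential and $P(\Phi)=\max_\beta P(\Psi_\beta)$.
\item[(b)] If $\mu$ is an ergodic equilibrium state of $\Phi$, then $\mathcal B(\mu)=\{\beta\in\mathcal B:\lambda(\Psi_\beta,\mu)=\lambda(\Phi,\mu)\}$ is nonempty, and every $\beta\in\mathcal B(\mu)$ satisfies $\mu_\beta=\mu$ and $P(\Psi_\beta)=P(\Phi)$. In particular, the sets $\mathcal B(\mu)$ of distinct ergodic equilibrium states are disjoint.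
\item[(c)] The ergodic equilibrium states of $\Phi$ are exactly the measures $\mu_\beta$ with $P(\Psi_\beta)=P(\Phi)$. Their number lies between $1$ and $|\mathcal B|$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $\Phi(uv)=\Psi_\beta(uv)$, then $\Phi(uv)\le\Psi_\beta(u)\Psi_\beta(v)\le\Phi(u)\Phi(v)$, and \eqref{eq:delta} holds with the smallest of the constants $\delta$. The formula for the pressure follows from $Z_n(\Psi_\beta)\le Z_n(\Phi)\le\sum_{\beta'}Z_n(\Psi_{\beta'})$.

(b) By Kingman's theorem there is a point $\omega$ at which $\frac1n\log\Phi(\omega|_n)\to\lambda(\Phi,\mu)$ and $\frac1n\log\Psi_\beta(\omega|_n)\to\lambda(\Psi_\beta,\mu)$ for every $\beta$. The first sequence is the maximum of the others, so $\lambda(\Phi,\mu)=\max_\beta\lambda(\Psi_\beta,\mu)$ and $\mathcal B(\mu)\ne\emptyset$. For $\beta\in\mathcal B(\mu)$,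
\[
P(\Phi)=h(\mu)+\lambda(\Psi_\beta,\mu)\le P(\Psi_\beta)\le P(\Phi).
\]
So equality holds throughout, $\mu$ is an equilibrium state of $\Psi_\beta$, and $\mu=\mu_\beta$.

(c) One inclusion is (b). If $P(\Psi_\beta)=P(\Phi)$, then $h(\mu_\beta)+\lambda(\Phi,\mu_\beta)\ge h(\mu_\beta)+\lambda(\Psi_\beta,\mu_\beta)=P(\Phi)$. By (a) at least one such $\beta$ exists.
\end{proof}

\subsection{Linear algebra}

We write $g^*$ for the transpose of $g$, $V=\mathbb R^d$, and $\langle\cdot,\cdot\rangle$ for Euclidean inner products. For an orthonormal basis $e_1,\dots,e_d$ of $V$ and $J=\{j_1<\dots<j_i\}\subset\{1,\dots,d\}$ let $e_J=e_{j_1}\wedge\dots\wedge e_{j_i}$. The space $\Lambda^iV$ carries the inner product for which the $e_J$, $|J|=i$, are orthonormal; it does not depend on the choice of the orthonormal basis. The map $g^{\wedge i}(v_1\wedge\dots\wedge v_i)=gv_1\wedge\dots\wedge gv_i$ satisfies $(gh)^{\wedge i}=g^{\wedge i}h^{\wedge i}$, $(g^*)^{\wedge i}=(g^{\wedge i})^*$ and $\|g^{\wedge i}\|=\sigma_1(g)\cdots\sigma_i(g)$, and its matrix entries are the $i\times i$ minors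 of $g$, hence polynomials in the entries of $g$. In particular $k^{\wedge i}$ is an isometry when $k$ is orthogonal.

The rearrangement inequality says that $\max_{\beta\in S_d\alpha}\langle\beta,x\rangle$ is attained when the entries of $\beta$ are ordered as those of $x\in\mathbb R^d$. Hence
\begin{equation}\label{eq:rearr}
\varphi^\alpha(g)=\max_{\beta\in S_d\alpha}e^{\langle\beta,x\rangle}\qquad\text{if $e^{x_1},\dots,e^{x_d}$ are the singular values of $g$ in any order.}
\end{equation}
Finally, for fixed $b\in\mathrm{GL}_d(\mathbb R)$ submultiplicativity bounds the ratio $\varphi^\alpha(bgb^{-1})/\varphi^\alpha(g)$ above and below by $\big(\varphi^\alpha(b)\varphi^\alpha(b^{-1})\big)^{\pm1}$. So a change of basis, or of the inner product on $V$, changes neither the pressure, nor the Lyapunov exponents, nor the equilibrium states of $\varphi^\alpha$.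

\section{Diagonal matrices}\label{sec:diag}

For $\beta\in S_d\alpha$ and a diagonal matrix $g=\operatorname{diag}(g_1,\dots,g_d)$ put $\theta_\beta(g)=\prod_i|g_i|^{\beta_i}$.

\begin{proposition}\label{prop:diag}
Let $A_j=\operatorname{diag}(a_{j1},\dots,a_{jd})$ for $1\le j\le N$. For $\beta\in S_d\alpha$ let $P_\beta=\log\sum_j\prod_i|a_{ji}|^{\beta_i}$, and let $\mu_\beta$ be the Bernoulli measure with weights $e^{-P_\beta}\prod_i|a_{ji}|^{\beta_i}$. The ergodic equilibrium states of $\varphi^\alpha$ are exactly the measures $\mu_\beta$ with $P_\beta=\max_{\beta'}P_{\beta'}$.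
\end{proposition}

\begin{proof}
The singular values of a diagonal matrix are the moduli of its diagonal entries, so $\varphi^\alpha=\max_\beta\theta_\beta$ on diagonal matrices by \eqref{eq:rearr}. Each $\theta_\beta$ is multiplicative. Apply Lemmas~\ref{lem:mult} and~\ref{lem:max}(c).
\end{proof}

To realize many equilibrium states we need the $P_\beta$ to tie and the $\mu_\beta$ to differ. Let $Q_j$, $1\le j\le d$, be the diagonal matrix with $j$-th entry $2$ and all other entries $1$. Then $\theta_\beta(Q_j)=2^{\beta_j}$, so
\begin{equation}\label{eq:Q}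
\sum_{j=1}^d\theta_\beta(Q_j)\ \text{does not depend on }\beta\in S_d\alpha,\quad\text{and}\quad \big(\theta_\beta(Q_j)\big)_{j=1}^d\ \text{determines }\beta.
\end{equation}

\begin{proof}[Proof of the second assertion of Theorem~\ref{thm:main}]
Let $A_j=Q_j$ for $j\le d$ and $A_j=I$ for $d<j\le N$. Then $e^{P_\beta}=\sum_{j=1}^d2^{\beta_j}+(N-d)$ is the same for all $\beta$. The first $d$ weights of $\mu_\beta$ are $e^{-P_\beta}2^{\beta_j}$ with a factor independent of $\beta$, so the $\mu_\beta$ are pairwise distinct. Proposition~\ref{prop:diag} gives exactly $|S_d\alpha|$ ergodic equilibrium states.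
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:inter}]
Let $E$ be a nonempty subset of $S_d\alpha$. We add diagonal matrices to $Q_1,\dots,Q_d$ so that $P_\beta$ becomes maximal exactly on $E$. The matrix $\operatorname{diag}(e^{x_1},\dots,e^{x_d})$ contributes $e^{\langle\beta,x\rangle}$ to $e^{P_\beta}$. So we want to write $1_E$, up to an additive constant, as a sum of functions $\beta\mapsto e^{\langle\beta,x\rangle}$ with all coefficients equal to $1$.

\emph{Real coefficients.} Let $M=|S_d\alpha|$. Choose $y\in\mathbb R^d$ outside the finitely many hyperplanes $(\beta-\beta')^\perp$, $\beta\ne\beta'$, so that the numbers $t_\beta=e^{\langle\beta,y\rangle}$ are distinct. The Vandermonde matrix $(t_\beta^{\,r})_{\beta,\,0\le r<M}$ is invertible, so $1_E(\beta)=\sum_{r<M}c_re^{\langle\beta,ry\rangle}$ for some real $c_r$.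

\emph{Positive coefficients.} For $x\in\mathbb R^d$ and a permutation $\pi$ let $x\circ\pi=(x_{\pi(1)},\dots,x_{\pi(d)})$. The sum $\sum_{\pi\in S_d}e^{\langle\beta,x\circ\pi\rangle}$ does not change when the entries of $\beta$ are permuted, so it is a constant $\kappa_x$ on $S_d\alpha$, and $-e^{\langle\beta,x\rangle}=-\kappa_x+\sum_{\pi\ne\mathrm{id}}e^{\langle\beta,x\circ\pi\rangle}$. Substituting this in each term with $c_r<0$ and dropping the terms with $c_r=0$, we get $1_E(\beta)+\kappa=\sum_lb_le^{\langle\beta,x_l\rangle}$ with a constant $\kappa$, finitely many $x_l\in\mathbb R^d$ and all $b_l>0$.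

\emph{Unit coefficients.} Every $\beta\in S_d\alpha$ has $\langle\beta,(1,\dots,1)\rangle=\sum_i\alpha_i$. Since this sum is nonzero, replacing $x_l$ by $x_l+(\sum_i\alpha_i)^{-1}\log b_l\cdot(1,\dots,1)$ makes all $b_l$ equal to $1$. This is the only use of the hypothesis: when $\sum_i\alpha_i=0$, multiplying a matrix by a positive scalar does not change $\theta_\beta$.

Let $\mathsf A$ consist of $Q_1,\dots,Q_d$ and the matrices $\operatorname{diag}(e^{x_{l1}},\dots,e^{x_{ld}})$. By \eqref{eq:Q}, $e^{P_\beta}$ equals $1_E(\beta)$ plus a constant, so it is maximal exactly on $E$. On $E$ the value $P_\beta$ is constant, so the weights of $\mu_\beta$ on the letters of $Q_1,\dots,Q_d$ determine $\beta$. Proposition~\ref{prop:diag} gives exactly $|E|$ ergodic equilibrium states.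
\end{proof}

\section{Quasi-multiplicative potentials}\label{sec:unique}

A potential $\Psi$ is \emph{quasi-multiplicative} if there are $m\ge1$ and $c>0$ such that
\begin{equation}\label{eq:qm}
\text{for all }u,v\in\Sigma_*\text{ there is a word $w$ with }1\le|w|\le m\text{ and }\Psi(uwv)\ge c\,\Psi(u)\Psi(v).
\end{equation}
The potential of Example~\ref{ex:two} is not: if $u$ consists of $n$ letters $1$ and $v$ of $n$ letters $2$, then $\Psi(uwv)\le2^{s(n+|w|)}$ while $\Psi(u)\Psi(v)=2^{2sn}$.

\begin{proposition}\label{prop:unique}
A quasi-multiplicative potential $\Psi$ has exactly one equilibrium state $\nu$. It is ergodic, and there is $C_0\ge1$ such that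
\begin{equation}\label{eq:gibbs}
C_0^{-1}e^{-|u|P(\Psi)}\Psi(u)\le\nu[u]\le C_0\,e^{-|u|P(\Psi)}\Psi(u)\qquad(u\in\Sigma_*).
\end{equation}
\end{proposition}

\begin{proof}
The function $e^{-|u|P(\Psi)}\Psi(u)$ is again a quasi-multiplicative potential (with other constants $\delta$ and $c$), it has pressure $0$, and it has the same equilibrium states. So assume $P(\Psi)=0$. Then $Z_n\ge1$ for all $n\ge0$ by Fekete's lemma. We construct an invariant measure with property \eqref{eq:gibbs}, show that it is ergodic, and show that every equilibrium state is absolutely continuous with respect to it. The one technical nuisance is that the length of $w$ in \eqref{eq:qm} varies; we use \eqref{eq:delta} to pad words to a fixed length, writing $1^r$ for the word of $r$ letters $1$.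

\emph{Step 1: $Z_n\le C$ for some $C\ge1$ and all $n\ge0$.} To $(u,v)\in\Sigma_n\times\Sigma_l$ associate the word $uwv1^{m-|w|}\in\Sigma_{n+l+m}$, with $w$ as in \eqref{eq:qm}. Its $\Psi$-value is at least $c\delta^m\Psi(u)\Psi(v)$. A given word arises from at most $m$ pairs, since $u$ is its initial block of length $n$ and $v$ is determined by $|w|$. Hence
\[
Z_nZ_l\le\frac m{c\delta^m}Z_{n+l+m}\le CZ_{n+l},\qquad C=\max\Big\{1,\frac{mZ_m}{c\delta^m}\Big\}.
\]
So $-\log(Z_n/C)$ is subadditive, and $-\frac1n\log(Z_n/C)\to0$. Fekete's lemma gives $-\log(Z_n/C)\ge0$.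

\emph{Step 2: the measure $\nu$.} Let $\nu_n$ be the probability measure giving mass $\Psi(x)/Z_n$ to the point $x111\cdots$ for each $x\in\Sigma_n$, and let $\bar\nu_n=\frac1n\sum_{k<n}\nu_n\circ T^{-k}$. Let $\nu$ be a weak limit point of $(\bar\nu_n)$, which exists as $\Sigma$ is compact. It is invariant because $|\int f\circ T\,d\bar\nu_n-\int f\,d\bar\nu_n|\le2\max|f|/n$ for continuous $f$. Cylinders are open and closed, so bounds on $\bar\nu_n[u]$ pass to the limit. Fix $u$ with $|u|=q$. For $0\le k\le n-q$, the number $Z_n\nu_n(T^{-k}[u])$ is the sum of $\Psi(x)$ over the words $x=aub\in\Sigma_n$ with $|a|=k$.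

Upper bound: for such $k$, $\nu_n(T^{-k}[u])\le Z_k\Psi(u)Z_{n-k-q}/Z_n\le C^2\Psi(u)$. The remaining indices $n-q<k<n$ contribute at most $q/n$ to $\bar\nu_n[u]$. Hence $\nu[u]\le C^2\Psi(u)$.

Lower bound: let $0\le l\le n-q-2m$. For $a\in\Sigma_l$ and $b\in\Sigma_{n-q-2m-l}$ apply \eqref{eq:qm} to $(a,u)$ and then to $(aw_1u,b)$ to get $\Psi(aw_1uw_2b)\ge c^2\Psi(a)\Psi(u)\Psi(b)$. The word $x=aw_1uw_2b1^{2m-|w_1|-|w_2|}$ has length $n$, satisfies $\Psi(x)\ge c^2\delta^{2m}\Psi(a)\Psi(u)\Psi(b)$, and contains $u$ after its first $k=l+|w_1|$ letters, where $l<k\le l+m$. The pair $(k,x)$ determines $a$, and it determines $b$ once $|w_2|$ is known; so it arises from at most $m$ pairs $(a,b)$. Therefore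
\[
\sum_{k=l+1}^{l+m}\nu_n(T^{-k}[u])\ge\frac{c^2\delta^{2m}}m\cdot\frac{Z_l\,\Psi(u)\,Z_{n-q-2m-l}}{Z_n}\ge\frac{c^2\delta^{2m}}{mC}\Psi(u).
\]
Sum over the $n-q-2m+1$ values of $l$. Each $k$ is counted at most $m$ times, and all $k$ that occur are less than $n$. Dividing by $mn$ and letting $n\to\infty$ gives $\nu[u]\ge c_1\Psi(u)$ with $c_1=c^2\delta^{2m}/(m^2C)$. This proves \eqref{eq:gibbs}. The upper bound also gives $F_n(\Psi,\nu)\ge-2\log C$ for all $n$, so $h(\nu)+\lambda(\Psi,\nu)\ge0$ and $\nu$ is an equilibrium state.

\emph{Step 3: $\nu$ is ergodic.} For $u,v\in\Sigma_n$ and $w$ as in \eqref{eq:qm},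
\[
\sum_{r=1}^m\nu\big([u]\cap T^{-(n+r)}[v]\big)\ge\nu[uwv]\ge c_1c\,\Psi(u)\Psi(v)\ge c_2\,\nu[u]\nu[v],\qquad c_2=c_1c\,C^{-4}.
\]
Let $E=T^{-1}E$ be a Borel set and $\varepsilon>0$. Choose a union $F$ of $n$-cylinders with $\nu(E\triangle F)<\varepsilon$. Summing the last inequality over the $n$-cylinders $[u]\subset F$ and $[v]\subset F^c$ gives $\sum_{r=1}^m\nu(F\cap T^{-(n+r)}F^c)\ge c_2\nu(F)\nu(F^c)$. Since $E\cap T^{-t}E^c=\emptyset$, we have $F\cap T^{-t}F^c\subset(E\triangle F)\cup T^{-t}(E\triangle F)$, a set of measure less than $2\varepsilon$ for every $t$. Thus $c_2\nu(F)\nu(F^c)\le2m\varepsilon$, and $\varepsilon\to0$ gives $\nu(E)\nu(E^c)=0$.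

\emph{Step 4: uniqueness.} Let $\mu$ be an equilibrium state. By \eqref{eq:sandwich}, $F_n(\Psi,\mu)\ge0$ for all $n$. Together with $\nu[u]\ge c_1\Psi(u)$ this bounds the relative entropy:
\[
D_n:=\sum_{|u|=n}\mu[u]\log\frac{\mu[u]}{\nu[u]}\le-\log c_1-F_n(\Psi,\mu)\le-\log c_1\qquad(n\ge1).
\]
Suppose that $\nu(E)=0<\eta=\mu(E)$ for a Borel set $E$, and let $0<\varepsilon<\eta$. Approximation with respect to $\mu+\nu$ gives a union $F$ of $n$-cylinders with $p:=\mu(F)>\eta-\varepsilon$ and $0<\nu(F)<\varepsilon$. Gibbs' inequality for the probability vector $(\mu[u]/p)_{[u]\subset F}$ and the numbers $\nu[u]$ shows that the cylinders in $F$ contribute at least $p\log(p/\nu(F))$ to $D_n$. In the same way the cylinders in $F^c$ contribute at least $(1-p)\log\big((1-p)/\nu(F^c)\big)\ge(1-p)\log(1-p)$ (they contribute $0$ if $p=1$). Since $p\log p+(1-p)\log(1-p)\ge-\log2$, we get $D_n\ge(\eta-\varepsilon)\log(1/\varepsilon)-\log2$. As $\varepsilon\to0$ this contradicts the bound on $D_n$. So $\mu\ll\nu$. For continuous $f$, Birkhoff's theorem and Step 3 give $\frac1n\sum_{k<n}f\circ T^k\to\int f\,d\nu$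 almost everywhere for $\nu$, hence for $\mu$. Integrating against the invariant measure $\mu$ and using dominated convergence yields $\int f\,d\mu=\int f\,d\nu$. Thus $\mu=\nu$.
\end{proof}

\section{A model case in dimension three}\label{sec:model}

For $d=2$ only one norm appears in \eqref{eq:phialpha}. The smallest case in which two exterior powers interact is $d=3$, $s=1+t$ with $0<t<1$, where $\alpha=(1,t,0)$ and $\varphi^\alpha(g)=\|g\|^{1-t}\|g^{\wedge2}\|^t$. Read indices modulo $3$, let $e_1,e_2,e_3$ be the standard basis, let $R$ be the cyclic permutation matrix $Re_i=e_{i+1}$, and take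
\[
A_1=\operatorname{diag}(4,2,1),\qquad A_2=\operatorname{diag}(4,1,2),\qquad A_3=R,\qquad A_4=R^{-1}.
\]
This tuple acts irreducibly on $V$ and on $\Lambda^2V$. Indeed $A_1$ and $A_1^{\wedge2}$ have distinct eigenvalues ($4,2,1$ and $8,4,2$), so an invariant subspace is spanned by basis vectors $e_i$ or $e_J$, and $R$ permutes the three coordinate lines cyclically in both spaces.

\emph{The potential $\varphi^\alpha$ is not quasi-multiplicative.} All products lie in the group $\mathcal M$ of matrices $g$ with $ge_i=\pm e^{x_i(g)}e_{i+r(g)}$, where $x(g)\in\mathbb R^3$ and $r(g)\in\mathbb Z/3$. Since $g^*g$ is diagonal with entries $e^{2x_i(g)}$, \eqref{eq:rearr} gives $\varphi^\alpha=\max_\beta\theta_\beta$ with $\theta_\beta(g)=e^{\langle\beta,x(g)\rangle}$. From $x_i(gh)=x_{i+r(h)}(g)+x_i(h)$ we obtain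
\begin{equation}\label{eq:cocycle}
\theta_\beta(gh)=\theta_{\rho^{r(h)}\beta}(g)\,\theta_\beta(h),\qquad(\rho\beta)_i=\beta_{i-1}.
\end{equation}
The six rearrangements fall into two orbits of $\rho$,
\[
O_+=\{(1,t,0),(0,1,t),(t,0,1)\},\qquad O_-=\{(1,0,t),(t,1,0),(0,t,1)\}.
\]
Put $\Psi_\pm=\max_{\beta\in O_\pm}\theta_\beta$, so that $\varphi^\alpha=\max\{\Psi_+,\Psi_-\}$. With $a=2+t$ and $b=\max\{2,1+2t\}<a$, evaluating the six exponents at $(2,1,0)$ and $(2,0,1)$ gives
\begin{equation}\label{eq:ab}
\Psi_+(A_1^n)=\Psi_-(A_2^n)=2^{na},\qquad\Psi_-(A_1^n)=\Psi_+(A_2^n)=2^{nb}.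
\end{equation}
By \eqref{eq:cocycle}, $\theta_\beta(A_1^nA_wA_2^n)=\theta_{\beta''}(A_1^n)\theta_{\beta'}(A_w)\theta_\beta(A_2^n)$ with $\beta,\beta',\beta''$ in one orbit. So $\varphi^\alpha(A_1^nA_wA_2^n)\le2^{n(a+b)}\varphi^\alpha(A_w)$, while $\varphi^\alpha(A_1^n)\varphi^\alpha(A_2^n)=2^{2na}$, and \eqref{eq:qm} fails. Geometrically, $A_w$ should carry the most expanded direction of $A_2^n$ to that of $A_1^n$ in both exterior powers at once. In $V$ this means $\mathbb Re_1\to\mathbb Re_1$, which forces $r(A_w)=0$. In $\Lambda^2V$ it means $\mathbb R\,e_1\wedge e_3\to\mathbb R\,e_1\wedge e_2$, which forces $r(A_w)=1$. Irreducibility allows each alignment separately, but the two are carried out by different cosets of the diagonal subgroup of $\mathcal M$.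

\emph{The functions $\Psi_\pm$ are quasi-multiplicative potentials.} A single $\theta_\beta$ is not submultiplicative (by \eqref{eq:cocycle}, $\theta_{(0,1,t)}(A_1R^{-1})=2^{a}>2^{1}=\theta_{(0,1,t)}(A_1)\theta_{(0,1,t)}(R^{-1})$), but the maximum over an orbit is, again by \eqref{eq:cocycle}. Given $g,h\in\mathcal M$, let $\beta,\beta'\in O_\pm$ attain $\Psi_\pm(g)$ and $\Psi_\pm(h)$, and choose $r\in\{1,2,3\}$ with $\rho^{r+r(h)}\beta'=\beta$. Since $x(R^r)=0$, we get $\Psi_\pm(gR^rh)\ge\theta_{\beta'}(gR^rh)=\theta_\beta(g)\theta_{\beta'}(h)=\Psi_\pm(g)\Psi_\pm(h)$. So \eqref{eq:qm} holds with $m=3$, $c=1$.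

\emph{There are exactly two ergodic equilibrium states.} Let $\nu_\pm$ be the equilibrium states of $\Psi_\pm$ from Proposition~\ref{prop:unique}. Conjugation by the permutation matrix exchanging $e_2$ and $e_3$ swaps $A_1\leftrightarrow A_2$ and $A_3\leftrightarrow A_4$, it exchanges $x_2$ and $x_3$, and exchanging the last two entries of $\beta$ swaps $O_+$ and $O_-$. Hence $Z_n(\Psi_+)=Z_n(\Psi_-)$, the two pressures are equal, and by Lemma~\ref{lem:max}(c) the ergodic equilibrium states of $\varphi^\alpha$ are $\nu_+$ and $\nu_-$. They differ, because $\nu_+[1^n]/\nu_-[1^n]$ is comparable to $2^{n(a-b)}$ by \eqref{eq:gibbs} and \eqref{eq:ab}.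

Three features of this example reappear in general. The building blocks are tuples of subspaces, here the nested pairs of lines $(\mathbb Re_i,\mathbb R\,e_i\wedge e_l)$ singled out by $\beta$, that are irreducible for a normal subgroup of finite index, here the diagonal matrices. The maximum over the orbit of the tuple restores submultiplicativity. The functions are indexed by $\beta\in S_d\alpha$, possibly with repetitions: here six indices give two functions.

\section{Reduction to completely reducible tuples}\label{sec:reduction}

A subspace $W\subset V$ is \emph{invariant} if $A_jW\subset W$ for all $j$, and a nonzero invariant subspace is \emph{irreducible} if its only invariant subspaces are $0$ and itself. The tuple is \emph{completely reducible} if $V$ is a direct sum of irreducible subspaces. The same terms apply to any set of linear maps. The group-theoretic argument of the next section needs complete reducibility, and the following lemma provides it: the entries above the diagonal blocks have no effect on growth rates.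

\begin{lemma}\label{lem:block}
Suppose that all $A_j$ are block upper triangular with respect to one block structure, and let $B_j$ be the block diagonal part of $A_j$. Then $P(\varphi^\alpha_{\mathsf A})=P(\varphi^\alpha_{\mathsf B})$ and $\lambda(\varphi^\alpha_{\mathsf A},\mu)=\lambda(\varphi^\alpha_{\mathsf B},\mu)$ for every invariant measure $\mu$. In particular $\mathsf A$ and $\mathsf B$ have the same equilibrium states.
\end{lemma}

\begin{proof}
Let $p(j)$ be the number of the block containing the index $j$. For $t>0$ let $L_t$ be the diagonal matrix with entries $t^{p(j)}$, and let $A_j^{(t)}=L_t^{-1}A_jL_t$. The $(p,q)$ block of $A_j$ is multiplied by $t^{q-p}$ and vanishes for $q<p$, so $A_j^{(t)}\to B_j$ as $t\to0$. Hence $A_u^{(t)}=L_t^{-1}A_uL_t\to B_u$ for every word $u$.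

\emph{$\varphi^\alpha(B_u)\le\varphi^\alpha(A_u)$.} The map $L_t^{\wedge i}$ multiplies $e_J$ by $t^{p(J)}$, where $p(J)=\sum_{j\in J}p(j)$. So the $(J,J')$ entry of $(A_u^{(t)})^{\wedge i}$ is $t^{p(J')-p(J)}$ times the entry $\xi$ of $A_u^{\wedge i}$, and it converges to the entry of $B_u^{\wedge i}$. The limit is $\xi$ if $p(J')=p(J)$ and $0$ if $p(J')>p(J)$; if $p(J')<p(J)$, convergence forces $\xi=0$ and the limit is again $0$. Thus $B_u^{\wedge i}=\sum_r\Pi_rA_u^{\wedge i}\Pi_r$, where $\Pi_r$ is the orthogonal projection onto the span of the $e_J$ with $p(J)=r$, and $\|B_u^{\wedge i}\|=\max_r\|\Pi_rA_u^{\wedge i}\Pi_r\|\le\|A_u^{\wedge i}\|$. Also $\det B_u=\det A_u$. Now \eqref{eq:phialpha} gives the claim, and with it the inequalities $P(\varphi^\alpha_{\mathsf B})\le P(\varphi^\alpha_{\mathsf A})$ and $\lambda(\varphi^\alpha_{\mathsf B},\mu)\le\lambda(\varphi^\alpha_{\mathsf A},\mu)$.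

\emph{The reverse inequalities.} Fix $n$. Invariance under change of basis and Fekete's lemma give, for every $t>0$,
\[
P(\varphi^\alpha_{\mathsf A})\le\frac1n\log\sum_{|u|=n}\varphi^\alpha(A_u^{(t)}),\qquad\lambda(\varphi^\alpha_{\mathsf A},\mu)\le\frac1n\sum_{|u|=n}\mu[u]\log\varphi^\alpha(A_u^{(t)}).
\]
Let $t\to0$, which replaces $A_u^{(t)}$ by $B_u$ since $\varphi^\alpha$ is continuous, and then $n\to\infty$.
\end{proof}

Given any tuple $\mathsf A$, choose a maximal chain $0=V_0\subsetneq V_1\subsetneq\dots\subsetneq V_r=V$ of invariant subspaces and a basis of $V$ whose first $\dim V_p$ vectors span $V_p$ for each $p$. In this basis the $A_j$ are block upper triangular, and the $p$-th diagonal blocks describe the action on $V_p/V_{p-1}$, which is irreducible by maximality of the chain. So $V=W_1\oplus\dots\oplus W_r$, where the span $W_p$ of the basis vectors of the $p$-th block is irreducible for $\mathsf B$. We call the completely reducible tuple $\mathsf B$ a \emph{block diagonal part} of $\mathsf A$.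

\section{The Zariski closure and its Cartan decomposition}\label{sec:group}

In this section and in Sections~\ref{sub:psi}--\ref{sub:qm}, $\mathsf A$ is completely reducible.

\subsection{The group $G$}

The \emph{Zariski closed} subsets of $\mathrm{GL}_d(\mathbb R)$ are the zero sets in $\mathrm{GL}_d(\mathbb R)$ of families of real polynomials in the matrix entries. They are closed in the Euclidean topology. By Hilbert's basis theorem every descending chain of closed sets stabilizes. A closed set is \emph{irreducible} if it is not the union of two proper closed subsets; equivalently, any two nonempty relatively open subsets meet. Every closed set is the union of finitely many maximal irreducible closed subsets, its \emph{components}, and no component is contained in the union of the others. Left and right multiplication by a fixed invertible matrix and transposition are linear bijections of the space of matrices that preserve $\mathrm{GL}_d(\mathbb R)$, so they are homeomorphisms for the Zariski topology.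

Let $\Gamma=\{A_u:|u|\ge1\}$ and let $G$ be its Zariski closure. The closure is the right object because the property we need of a connecting word, that finitely many polynomials do not vanish at $A_w$, is a Zariski open condition.

\begin{lemma}\label{lem:group}
$G$ is a group. It has a unique component $G^\circ$ containing $I$. This is a normal subgroup of finite index, its cosets are the components of $G$, they are open and closed in $G$ in the Euclidean topology, and $\Gamma\cap cG^\circ$ is Zariski dense in $cG^\circ$ for every $c\in G$.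
\end{lemma}

\begin{proof}
For $g\in\Gamma$, taking closures in $g\Gamma\subset\Gamma$ gives $gG\subset G$. So $\Gamma h\subset G$ for every $h\in G$, and taking closures gives $Gh\subset G$. Thus $G$ is closed under multiplication. For $g\in G$ the chain $G\supset gG\supset g^2G\supset\cdots$ of closed sets stabilizes, $g^nG=g^{n+1}G$, so $G=gG$. Then $g\in gG$ gives $I\in G$, and $I\in gG$ gives $g^{-1}\in G$.

Some point of $G$ lies in only one component, since no component is covered by the others. Left multiplications by elements of $G$ permute the components and act transitively on $G$, so every point lies in only one component. Let $G^\circ$ be the one containing $I$. For $c\in G$, the set $cG^\circ$ is the component containing $c$. For $c\in G^\circ$ this says $cG^\circ=G^\circ$, so $G^\circ$ is closed under products and, as $I\in cG^\circ$, under inverses. For $c\in G$, $cG^\circ c^{-1}$ is a component containing $I$, so $G^\circ$ is normal. The finitely many cosets are disjoint and closed, so each is also open in $G$. Finally, $G$ is the union of the closures of the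 sets $\Gamma\cap cG^\circ$, and each closure is contained in its coset; as the cosets are disjoint, each closure is the whole coset.
\end{proof}

The set of $g$ with $gW\subset W$ is Zariski closed for every subspace $W$. So $G$ and $\Gamma$ have the same invariant subspaces, and $G$ is completely reducible. We now use Mostow's theorem \cite{Mostow}: \emph{a completely reducible Zariski closed subgroup of $\mathrm{GL}_d(\mathbb R)$ is closed under taking adjoints with respect to some inner product on $\mathbb R^d$.} Complete reducibility cannot be omitted, since for a group closed under adjoints the orthogonal complement of an invariant subspace is invariant. Passing to an orthonormal basis for this inner product, which does not affect equilibrium states, we assume from now on that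
\[
G^*=G.
\]
Transposition permutes the components of $G$ and fixes $I$, so also $(G^\circ)^*=G^\circ$.

\subsection{Singular value decomposition inside $G$}

Since $G$ is a closed subgroup of $\mathrm{GL}_d(\mathbb R)$ in the Euclidean topology, $\mathfrak g=\{X:\exp(tX)\in G\text{ for all }t\in\mathbb R\}$ is a linear space of matrices, closed under the bracket $[X,Y]=XY-YX$ and under $X\mapsto gXg^{-1}$ for $g\in G$. From $\exp(tX^*)=\exp(tX)^*$ we get $\mathfrak g^*=\mathfrak g$. Hence $\mathfrak g=\mathfrak k\oplus\mathfrak p$, where $\mathfrak k$ and $\mathfrak p$ consist of the antisymmetric and the symmetric elements of $\mathfrak g$. Let $K=G\cap O(d)$, a compact group; $\exp(tY)\in K$ for $Y\in\mathfrak k$, and $k\mathfrak pk^{-1}=\mathfrak p$ for $k\in K$. Let $\mathfrak a\subset\mathfrak p$ be a subspace of pairwise commuting matrices that is maximal with this property. Maximality means: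
\begin{equation}\label{eq:maxab}
\text{if $X\in\mathfrak p$ commutes with every element of $\mathfrak a$, then $X\in\mathfrak a$.}
\end{equation}
The set $\exp(\mathfrak a)\subset G$ is connected in the Euclidean topology and contains $I$, so $\exp(\mathfrak a)\subset G^\circ$ by Lemma~\ref{lem:group}. Commuting symmetric matrices are simultaneously diagonalizable in an orthonormal basis. Fix such a basis $e_1,\dots,e_d$ of $V$ for $\mathfrak a$, with
\[
He_i=\chi_i(H)e_i\quad(H\in\mathfrak a),\qquad\chi(H)=(\chi_1(H),\dots,\chi_d(H)),
\]
where the \emph{weights} $\chi_i$ are linear functionals on $\mathfrak a$, not necessarily distinct. These are the coordinate axes announced in the introduction.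

For $H\in\mathfrak a$ the operator $\operatorname{ad}H=[H,\cdot\,]$ on $\mathfrak g$ is symmetric for the inner product $\operatorname{tr}(XY^*)$, since $\operatorname{tr}([H,X]Y^*)$ and $\operatorname{tr}(X[H,Y]^*)$ both equal $\operatorname{tr}(HXY^*)-\operatorname{tr}(XHY^*)$. These operators commute by the Jacobi identity. So
\begin{equation}\label{eq:roots}
\mathfrak g=\mathfrak g_0\oplus\bigoplus_{\gamma}\mathfrak g_\gamma,\qquad\mathfrak g_\gamma=\{X\in\mathfrak g:[H,X]=\gamma(H)X\text{ for all }H\in\mathfrak a\},
\end{equation}
where $\gamma$ runs over the finitely many nonzero linear functionals on $\mathfrak a$ with $\mathfrak g_\gamma\ne0$, the \emph{roots}. We write $\|X\|_2^2=\operatorname{tr}(XX^*)$.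

\begin{lemma}\label{lem:KAK}
$G=K\exp(\mathfrak a)K$.
\end{lemma}

\begin{proof}
Let $g\in G$. The matrix $p=g^*g\in G$ is positive definite; let $X=\frac12\log p$, a symmetric matrix. We claim that $p^t=\exp(2tX)\in G$ for all real $t$. The entries of $p^t$ are linear combinations of exponentials in $t$, so for a polynomial $f$ vanishing on $G$ we have $f(p^t)=\sum_lc_le^{ta_l}$ with distinct real $a_l$. This vanishes for all integers $t$. If some $c_l$ were nonzero, we could divide by $e^{ta_l}$ for the largest such $a_l$ and let $t\to+\infty$ through the integers to get $c_l=0$. So $f(p^t)=0$ for all $t$, and $X\in\mathfrak p$. The matrix $k_0=g\exp(-X)\in G$ satisfies $k_0^*k_0=\exp(-X)\,p\exp(-X)=I$, so $g=k_0\exp(X)$ with $k_0\in K$.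

It remains to find $k\in K$ with $X'=kXk^{-1}\in\mathfrak a$, for then $g=(k_0k^{-1})\exp(X')k$. Choose $H_1\in\mathfrak a$ with $\gamma(H_1)\ne0$ for all roots $\gamma$. By \eqref{eq:roots} the kernel of $\operatorname{ad}H_1$ is $\mathfrak g_0$, so by \eqref{eq:maxab} every element of $\mathfrak p$ commuting with $H_1$ lies in $\mathfrak a$. Let $k\in K$ maximize $\operatorname{tr}(kXk^{-1}H_1)$ and put $X'=kXk^{-1}\in\mathfrak p$. For $Y\in\mathfrak k$ the function $t\mapsto\operatorname{tr}(\exp(tY)X'\exp(-tY)H_1)$ has a maximum at $t=0$, so $0=\operatorname{tr}([Y,X']H_1)=\operatorname{tr}(Y[X',H_1])$. The bracket of two symmetric matrices is antisymmetric, so we may take $Y=[X',H_1]\in\mathfrak k$. This gives $0=\operatorname{tr}(Y^2)=-\|Y\|_2^2$. Hence $X'$ commutes with $H_1$, and $X'\in\mathfrak a$.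
\end{proof}

If $g=k\exp(H)k'$ with $k,k'\in K$ and $H\in\mathfrak a$, the singular values of $g$ are the numbers $e^{\chi_i(H)}$. By \eqref{eq:rearr},
\begin{equation}\label{eq:phiKAK}
\varphi^\alpha(k\exp(H)k')=\max_{\beta\in S_d\alpha}e^{\langle\beta,\chi(H)\rangle}.
\end{equation}

\section{The decomposition of $\varphi^\alpha$ and the upper bound}\label{sec:decomp}

\subsection{The functions $\Psi_\beta$}\label{sub:psi}

Formula \eqref{eq:phiKAK} already has $|S_d\alpha|$ terms, but a single term depends on the chosen decomposition of $g$ and has no multiplicative properties. We look for a submultiplicative function $\Psi_\beta$ on $G$ lying between $e^{\langle\beta,\chi(H)\rangle}$ and $\varphi^\alpha$, and small enough to be quasi-multiplicative. It is obtained from \eqref{eq:phialpha} by restricting each $g^{\wedge i}$ to a subspace that contains the weight selected by $\beta$.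

Let $\alpha$ be non-constant and let $\mathcal D=\{1\le i<d:\alpha_i>\alpha_{i+1}\}\neq\emptyset$; only the factors with $i\in\mathcal D$ matter in \eqref{eq:phialpha}. The group $G$ acts on $\Lambda^iV$ through $g\mapsto g^{\wedge i}$, and we write $gU$ for $g^{\wedge i}U$. Since $(G^\circ)^*=G^\circ$, orthogonal complements of $G^\circ$-invariant subspaces are $G^\circ$-invariant, so $\Lambda^iV$ is an orthogonal direct sum of $G^\circ$-irreducible subspaces. Fix such a decomposition for each $i\in\mathcal D$. For $J\subset\{1,\dots,d\}$ with $|J|=i$ let $\chi_J=\sum_{j\in J}\chi_j$, and fix a summand $U_J$ onto which $e_J$ has nonzero orthogonal projection $f_J$. The projection commutes with $G^\circ\supset\exp(\mathfrak a)$, and $\exp(H)^{\wedge i}e_J=e^{\chi_J(H)}e_J$, so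
\begin{equation}\label{eq:fJ}
0\neq f_J\in U_J,\qquad\exp(H)^{\wedge i}f_J=e^{\chi_J(H)}f_J\quad(H\in\mathfrak a).
\end{equation}
For $\beta\in S_d\alpha$ and $i\in\mathcal D$ let $J_i(\beta)=\{j:\beta_j>\alpha_{i+1}\}$, the set of positions of the $i$ largest entries of $\beta$; it has exactly $i$ elements because $\alpha_i>\alpha_{i+1}$. These sets increase with $i$. Let $\mathbf U_\beta=(U_{J_i(\beta)})_{i\in\mathcal D}$.

The group $G$ acts on tuples $\mathbf U=(U_i)_{i\in\mathcal D}$ of $G^\circ$-irreducible subspaces $U_i\subset\Lambda^iV$ by $g\mathbf U=(gU_i)_{i\in\mathcal D}$: since $G^\circ g=gG^\circ$, a subspace $W$ is $G^\circ$-invariant if and only if $gW$ is, so $gU_i$ is again $G^\circ$-irreducible. The subgroup $G^\circ$ fixes every tuple, so the orbit $O_\beta=G\mathbf U_\beta$ is finite. For $g\in G$ define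
\[
\psi_{\mathbf U}(g)=|\det g|^{\alpha_d}\prod_{i\in\mathcal D}\big\|g^{\wedge i}|_{U_i}\big\|^{\alpha_i-\alpha_{i+1}},\qquad\Psi_\beta(g)=\max_{\mathbf U\in O_\beta}\psi_{\mathbf U}(g).
\]

\begin{lemma}\label{lem:psi}
Let $\beta\in S_d\alpha$.
\begin{itemize}
\item[(a)] $\Psi_\beta(I)=1$ and $\Psi_\beta(gh)\le\Psi_\beta(g)\Psi_\beta(h)$ for $g,h\in G$.
\item[(b)] $\Psi_\beta(k\exp(H)k')\ge e^{\langle\beta,\chi(H)\rangle}$ for $k,k'\in K$ and $H\in\mathfrak a$.
\item[(c)] $\varphi^\alpha(g)=\max_{\beta'\in S_d\alpha}\Psi_{\beta'}(g)$ for all $g\in G$.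
\end{itemize}
\end{lemma}

\begin{proof}
(a) From $\|(gh)^{\wedge i}|_{U_i}\|\le\|g^{\wedge i}|_{hU_i}\|\,\|h^{\wedge i}|_{U_i}\|$ we get $\psi_{\mathbf U}(gh)\le\psi_{h\mathbf U}(g)\psi_{\mathbf U}(h)$, the analogue of \eqref{eq:cocycle}, and $h\mathbf U\in O_\beta$ whenever $\mathbf U\in O_\beta$.

(b) Let $g=k\exp(H)k'$ and $J_i=J_i(\beta)$. We use the tuple $k'^{-1}\mathbf U_\beta\in O_\beta$. Since $k$ and $k'$ act isometrically, \eqref{eq:fJ} gives $\|g^{\wedge i}|_{k'^{-1}U_{J_i}}\|=\|\exp(H)^{\wedge i}|_{U_{J_i}}\|\ge e^{\chi_{J_i}(H)}$. Also $|\det g|=e^{\sum_j\chi_j(H)}$. Hence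
\[
\log\Psi_\beta(g)\ge\alpha_d\sum_{j=1}^d\chi_j(H)+\sum_{i\in\mathcal D}(\alpha_i-\alpha_{i+1})\chi_{J_i}(H).
\]
Fix $j$ and let $r$ be the largest index with $\alpha_r=\beta_j$. Then $\alpha_{i+1}<\beta_j$ if and only if $i\ge r$, so the coefficient of $\chi_j(H)$ on the right is $\alpha_d+\sum_{i=r}^{d-1}(\alpha_i-\alpha_{i+1})=\alpha_r=\beta_j$, the terms with $i\notin\mathcal D$ being zero.

(c) Restriction does not increase norms, so $\Psi_{\beta'}\le\varphi^\alpha$ by \eqref{eq:phialpha}. The reverse inequality for the maximum follows from Lemma~\ref{lem:KAK}, \eqref{eq:phiKAK} and (b).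
\end{proof}

\subsection{Quasi-multiplicativity}\label{sub:qm}

To make $\Psi_\beta(gA_wh)$ large, $A_w$ must carry the vector $x_i$ produced by $h^{\wedge i}$ to a vector not orthogonal to the direction $y_i$ most expanded by $g^{\wedge i}$, for all $i\in\mathcal D$ at once. Each condition is the non-vanishing of a polynomial. On $G$ these polynomials may be nonzero on different components, as in Section~\ref{sec:model}. Because the $U_i$ are irreducible for $G^\circ$, and the two tuples involved lie in one orbit, all of them are nonzero on one coset of $G^\circ$, which is an irreducible set.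

\begin{lemma}\label{lem:qm}
For each $\beta\in S_d\alpha$ there are nonempty words $w_1,\dots,w_M$ and $c>0$ such that for all $g,h\in G$ some $l$ satisfies $\Psi_\beta(gA_{w_l}h)\ge c\,\Psi_\beta(g)\Psi_\beta(h)$.
\end{lemma}

\begin{proof}
\emph{Choice of the words.} Fix $\mathbf U,\mathbf U''\in O_\beta$, and let $\Omega$ be the compact set of all $(x,y)=((x_i),(y_i))_{i\in\mathcal D}$ with unit vectors $x_i\in U_i''$ and $y_i\in U_i$. Choose $c_0\in G$ with $c_0\mathbf U''=\mathbf U$; every element of $c_0G^\circ$ maps $\mathbf U''$ to $\mathbf U$. Let $(x,y)\in\Omega$. The span of $G^\circ x_i$ is a nonzero $G^\circ$-invariant subspace of $U_i''$, hence equals $U_i''$. So $c_0G^\circ x_i$ spans $U_i$, which contains $y_i$, and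
\[
\{g\in c_0G^\circ:\langle g^{\wedge i}x_i,y_i\rangle\ne0\}
\]
is a nonempty Zariski open subset of $c_0G^\circ$. As $c_0G^\circ$ is irreducible, the intersection of these sets over $i\in\mathcal D$ is nonempty and open, and by Lemma~\ref{lem:group} it contains some $A_w\in\Gamma$. Thus $f_w(x,y):=\min_{i\in\mathcal D}|\langle A_w^{\wedge i}x_i,y_i\rangle|>0$.

So the open sets $\{f_w>0\}$, where $w$ runs over the nonempty words with $A_w\in c_0G^\circ$, cover $\Omega$. Take a finite subcover. The maximum of the corresponding $f_w$ is continuous and positive on $\Omega$, hence bounded below by a positive constant. There are finitely many pairs $(\mathbf U,\mathbf U'')$. Collecting the words, we obtain $w_1,\dots,w_M$ and $\epsilon>0$ such that for all $\mathbf U,\mathbf U''\in O_\beta$ and all $x,y$ as above, some $l$ satisfies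
\begin{equation}\label{eq:align}
A_{w_l}\mathbf U''=\mathbf U\qquad\text{and}\qquad|\langle A_{w_l}^{\wedge i}x_i,y_i\rangle|\ge\epsilon\quad(i\in\mathcal D).
\end{equation}

\emph{The estimate.} Let $g,h\in G$. Choose $\mathbf U,\mathbf U'\in O_\beta$ with $\Psi_\beta(g)=\psi_{\mathbf U}(g)$ and $\Psi_\beta(h)=\psi_{\mathbf U'}(h)$, and put $\mathbf U''=h\mathbf U'$. Let $v_i\in U_i'$ be a unit vector with $\|h^{\wedge i}v_i\|=\|h^{\wedge i}|_{U_i'}\|$, and let $x_i=h^{\wedge i}v_i/\|h^{\wedge i}v_i\|\in U_i''$. Let $L_i=g^{\wedge i}|_{U_i}\colon U_i\to\Lambda^iV$ and let $y_i\in U_i$ be a unit eigenvector of $L_i^*L_i$ for its largest eigenvalue $\|L_i\|^2$. For $z\in U_i$ we have $\langle L_iz,L_iy_i\rangle=\|L_i\|^2\langle z,y_i\rangle$ and $\|L_iy_i\|=\|L_i\|$, so the Cauchy--Schwarz inequality gives $\|L_iz\|\ge\|L_i\|\,|\langle z,y_i\rangle|$. Take $l$ as in \eqref{eq:align} and $z=A_{w_l}^{\wedge i}x_i$, which lies in $U_i$. Then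
\[
\|(gA_{w_l}h)^{\wedge i}v_i\|=\|h^{\wedge i}v_i\|\,\|L_iz\|\ge\epsilon\,\|g^{\wedge i}|_{U_i}\|\,\|h^{\wedge i}|_{U_i'}\|.
\]
Raise this to the power $\alpha_i-\alpha_{i+1}$, multiply over $i\in\mathcal D$, and multiply by the determinant factor. Since $\sum_{i\in\mathcal D}(\alpha_i-\alpha_{i+1})=\alpha_1-\alpha_d$,
\[
\Psi_\beta(gA_{w_l}h)\ge\psi_{\mathbf U'}(gA_{w_l}h)\ge c\,\Psi_\beta(g)\Psi_\beta(h),\qquad c=\epsilon^{\alpha_1-\alpha_d}\min_{1\le l'\le M}|\det A_{w_{l'}}|^{\alpha_d}.\qedhere
\]
\end{proof}

\subsection{The upper bound}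

\begin{proof}[Proof of the first assertion of Theorem~\ref{thm:main}]
If $\alpha$ is constant, $\varphi^\alpha=|\det|^{\alpha_1}$ is multiplicative and Lemma~\ref{lem:mult} gives exactly one equilibrium state. Let $\alpha$ be non-constant. By Lemma~\ref{lem:block} we may replace $\mathsf A$ by a block diagonal part, and so assume that $\mathsf A$ is completely reducible and $G^*=G$. By Lemma~\ref{lem:psi}(a) each $u\mapsto\Psi_\beta(A_u)$ is a potential, and by Lemma~\ref{lem:qm} it is quasi-multiplicative with $m=\max_l|w_l|$. By Proposition~\ref{prop:unique} it has exactly one equilibrium state, which is ergodic. By Lemma~\ref{lem:psi}(c) the potential $\varphi^\alpha$ is the maximum of these $|S_d\alpha|$ potentials, and Lemma~\ref{lem:max}(c) bounds the number of its ergodic equilibrium states by $|S_d\alpha|$.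
\end{proof}

Together with Section~\ref{sec:diag} this proves Theorem~\ref{thm:main}, and hence Theorem~\ref{thm:s}.

\section{The case of equality}\label{sec:equal}

In the model case the cyclic symmetry merged six indices $\beta$ into two functions. The proof of Theorem~\ref{thm:equal} shows that the count drops below $|S_d\alpha|$ whenever $G$ has a symmetry of this kind: two equal weights, or an element of $K$ that normalizes $\mathfrak a$ and permutes the weights. A root of $\mathfrak g$ always produces such an element, so in the case of equality there are no roots, and $G$ turns out to be diagonal. We use the hypothesis that $\alpha$ is non-constant in the form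
\begin{equation}\label{eq:nonconst}
\text{for all $i\neq l$ there is $\beta\in S_d\alpha$ with $\beta_i\ne\beta_l$.}
\end{equation}

\begin{proposition}\label{prop:rigid}
Let $\alpha$ be non-constant, let $\mathsf A$ be completely reducible with $G^*=G$, and suppose that $\varphi^\alpha$ has $|S_d\alpha|$ ergodic equilibrium states. Then all elements of $G$ are diagonal in the basis $e_1,\dots,e_d$.
\end{proposition}

\begin{proof}
\emph{Step 0: test sequences.} We claim that for every $\beta\in S_d\alpha$ there is a sequence $g_n=k_n\exp(H_n)k_n'$ in $G$, with $k_n,k_n'\in K$, $H_n\in\mathfrak a$ and $n$ in an infinite set $\mathcal N\subset\mathbb N$, such that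
\begin{itemize}
\item[(T1)] $\varphi^\alpha(g_n)=e^{\langle\beta,\chi(H_n)\rangle}$ for all $n\in\mathcal N$;
\item[(T2)] if $\beta'\in S_d\alpha$ and $\Psi_{\beta'}(g_n)\ge\varphi^\alpha(g_n)$ for all $n\in\mathcal N$, then $\beta'=\beta$.
\end{itemize}
By Lemma~\ref{lem:max}(b), the $|S_d\alpha|$ sets $\mathcal B(\mu)$ are nonempty disjoint subsets of $S_d\alpha$. So they are singletons and there is an ergodic equilibrium state $\mu$ with $\mathcal B(\mu)=\{\beta\}$. Choose $\omega$ at which Kingman's theorem for $\mu$ holds for $\varphi^\alpha$ and all $\Psi_{\beta'}$, let $g_n=A_{\omega|_n}$, and decompose $g_n$ by Lemma~\ref{lem:KAK}. If $\Psi_{\beta'}(g_n)\ge\varphi^\alpha(g_n)$ for infinitely many $n$, then $\lambda(\Psi_{\beta'},\mu)\ge\lambda(\varphi^\alpha,\mu)$, so $\beta'\in\mathcal B(\mu)$ as $\Psi_{\beta'}\le\varphi^\alpha$. Thus (T2) holds for every infinite $\mathcal N$. By \eqref{eq:phiKAK} some $\beta'$ satisfies $\varphi^\alpha(g_n)=e^{\langle\beta',\chi(H_n)\rangle}$ for all $n$ in an infinite set $\mathcal N$. Lemma~\ref{lem:psi}(b) gives $\Psi_{\beta'}(g_n)\ge\varphi^\alpha(g_n)$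 on $\mathcal N$, so $\beta'=\beta$, which is (T1).

\emph{Step 1: the weights $\chi_i$ are pairwise distinct.} Suppose $\chi_i=\chi_l$ with $i\ne l$. Take $\beta$ as in \eqref{eq:nonconst} and let $\beta'\ne\beta$ be obtained from it by exchanging the entries $i$ and $l$. Then $\langle\beta',\chi(H)\rangle=\langle\beta,\chi(H)\rangle$ for all $H\in\mathfrak a$. For the test sequence of $\beta$, Lemma~\ref{lem:psi}(b) and (T1) give $\Psi_{\beta'}(g_n)\ge\varphi^\alpha(g_n)$, contradicting (T2).

\emph{Step 2: every $q\in K$ with $q\mathfrak aq^{-1}=\mathfrak a$ is diagonal in $(e_i)$; in particular it commutes with $\mathfrak a$.} By Step 1, a common eigenvector of $\mathfrak a$ is a multiple of a single $e_j$. For $H\in\mathfrak a$ we have $Hqe_i=q(q^{-1}Hq)e_i=\chi_i(q^{-1}Hq)qe_i$, so $qe_i=\pm e_{\pi(i)}$ for a permutation $\pi$. From $(qHq^{-1})qe_i=\chi_i(H)qe_i$ we get $\chi_j(qHq^{-1})=\chi_{\tau(j)}(H)$ with $\tau=\pi^{-1}$. Let $\beta\in S_d\alpha$ and take its test sequence. The element $g_n$ has the second decomposition $g_n=(k_nq^{-1})\exp(qH_nq^{-1})(qk_n')$, so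 Lemma~\ref{lem:psi}(b) and (T1) give
\[
\log\Psi_{\beta\circ\tau}(g_n)\ge\sum_j\beta_{\tau(j)}\chi_{\tau(j)}(H_n)=\langle\beta,\chi(H_n)\rangle=\log\varphi^\alpha(g_n).
\]
By (T2), $\beta\circ\tau=\beta$. This holds for every $\beta\in S_d\alpha$, so \eqref{eq:nonconst} rules out $\tau(i)=l\ne i$. Hence $\tau$ is the identity.

\emph{Step 3: there are no roots.} Suppose $0\ne X\in\mathfrak g_\gamma$ for a root $\gamma$. Transposing $[H,X]=\gamma(H)X$ gives $[H,X^*]=-\gamma(H)X^*$. The matrix $Z=[X,X^*]=XX^*-X^*X$ is symmetric and lies in $\mathfrak g$, and $[H,Z]=[[H,X],X^*]+[X,[H,X^*]]=0$ for $H\in\mathfrak a$; so $Z\in\mathfrak a$ by \eqref{eq:maxab}. Moreover $\operatorname{tr}(HZ)=\operatorname{tr}([H,X]X^*)=\gamma(H)\|X\|_2^2$. As $\gamma\ne0$ this shows $Z\ne0$, and $H=Z$ gives $\gamma(Z)=\|Z\|_2^2/\|X\|_2^2>0$. Multiplying $X$ by a scalar $t$ multiplies $Z$ by $t^2$, so we may assume $\gamma(Z)=2$, that is, $[Z,X]=2X$ and $[Z,X^*]=-2X^*$. Put $Y=X-X^*\in\mathfrak k$ and $W=X+X^*$. Then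
\[
[Y,Z]=-2X-2X^*=-2W,\qquad[Y,W]=[X,X^*]-[X^*,X]=2Z.
\]
The functions $\exp(tY)Z\exp(-tY)$ and $\cos(2t)Z-\sin(2t)W$ both solve $\xi'=[Y,\xi]$ with $\xi(0)=Z$, so they agree. Hence $q=\exp(\frac\pi2Y)\in K$ satisfies $qZq^{-1}=-Z$. Elements of $\ker\gamma$ commute with $X$ and $X^*$, hence with $q$. Since $\mathfrak a=\ker\gamma\oplus\mathbb RZ$, we have $q\mathfrak aq^{-1}=\mathfrak a$, but $q$ does not commute with $Z$. This contradicts Step 2.

\emph{Step 4: conclusion.} By Step 3 and \eqref{eq:roots}, $\mathfrak g=\mathfrak g_0$, so every element of $\mathfrak p$ commutes with $\mathfrak a$, and $\mathfrak p=\mathfrak a$ by \eqref{eq:maxab}. Every $k\in K$ satisfies $k\mathfrak pk^{-1}=\mathfrak p$, so it is diagonal by Step 2. The elements of $\exp(\mathfrak a)$ are diagonal as well, and $G=K\exp(\mathfrak a)K$.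
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:equal}]
First let $\mathsf A$ be upper triangular in some basis, with diagonal entries $a_{ji}$. Lemma~\ref{lem:block} with blocks of size one shows that $\mathsf A$ has the same equilibrium states as its diagonal part. By Proposition~\ref{prop:diag} the ergodic ones are the Bernoulli measures $\mu_\beta$ with $P_\beta$ maximal. There are $|S_d\alpha|$ of them if and only if all $P_\beta$ are equal and the $\mu_\beta$ are pairwise distinct. When all $P_\beta$ are equal, the weight vector of $\mu_\beta$ is the vector in (b) times a factor independent of $\beta$. So, for a tuple satisfying (a), condition (b) is equivalent to having $|S_d\alpha|$ ergodic equilibrium states, in whichever triangularizing basis it is read, and these states are Bernoulli.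

It remains to show that a tuple $\mathsf A$ with $|S_d\alpha|$ ergodic equilibrium states satisfies (a). Let $\mathsf B$ be a block diagonal part of $\mathsf A$, with irreducible subspaces $W_1,\dots,W_r$ as in Section~\ref{sec:reduction}. By Lemma~\ref{lem:block}, $\mathsf B$ has $|S_d\alpha|$ ergodic equilibrium states. Proposition~\ref{prop:rigid}, applied to $\mathsf B$ with the inner product from Mostow's theorem, shows that the maps $B_j$ are simultaneously diagonalizable. Their restrictions to the invariant subspace $W_p$ are then commuting diagonalizable maps, so they have a common eigenvector, and irreducibility gives $\dim W_p=1$. All diagonal blocks have size one, that is, the $A_j$ are upper triangular in the basis adapted to the chain $V_0\subset\dots\subset V_r$.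
\end{proof}

\begin{thebibliography}{9}

\bibitem{Mostow}
G.~D. Mostow, \emph{Self-adjoint groups}, Ann. of Math. \textbf{62} (1955).

\bibitem{source}
\emph{Subadditive ergodic theory and applications},\\
\texttt{https://kaenmaki.net/subadditive-ergodic-theory-and-applications}.

\end{thebibliography}
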